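# Two LR degrees with no least upper bound

## 1. Label sequences with a hidden budget

Reals are elements of Cantor space $2^\omega$, $\lambda$ is the uniform measure, and $[\rho]$ is the set of reals extending the finite binary string $\rho$. We start with the space from which our reals will be drawn.

**Independent clopen sets.** List all pairs $(k,x)$ with $k\ge 1$ and $x\in 2^{6k}$ (binary strings of length $6k$), and hand out consecutive blocks of coordinates: this gives, computably, pairwise disjoint sets $I(k,x)\subset\mathbb N$ with $|I(k,x)|=k$. Put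
$$E(k,x)=\{z\in 2^\omega: z(i)=0\text{ for all } i\in I(k,x)\}.$$
These sets are clopen and mutually independent, and $\lambda E(k,x)=2^{-k}$. For each $k$ there are $2^{6k}$ of them: many names for one price. In the same way fix, computably, mutually independent clopen sets $F(k,g)$, for $k\ge1$ and $g\in 2^{<\omega}$, with $\lambda F(k,g)=2^{-k}$. (The $E$'s and the $F$'s are never compared with each other.)

For mutually independent sets of measures $c_i\le\frac12$,
$$\text{the union has measure } 1-\prod_i(1-c_i),\quad\text{which is }<1\text{ iff }\sum_i c_i<\infty. \tag{1}$$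
Indeed the complement of the union has measure $\prod_i(1-c_i)$ by independence and continuity of measure. Moreover $c\le-\ln(1-c)\le 2c$ on $[0,\frac12]$: the left inequality is standard, and the right one holds because $-\ln(1-c)$ is convex, vanishes at $0$, and equals $\ln 2\le 1$ at $c=\frac12$. So the product is positive iff $\sum c_i<\infty$.

**Labels and nodes.** A *label* is either $\mathsf{null}$, of cost $0$, or a pair $(k,x)$ with $k\ge1$, $x\in2^{6k}$, of cost $2^{-k}$. A *node* is a finite sequence
$$\sigma=((a_0,r_0),\dots,(a_{m-1},r_{m-1}))$$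
of labels $a_i$ and rationals $r_i>0$ with $\mathrm{cost}(a_i)+r_i\le r_{i-1}$ for all $i<m$, where $r_{-1}=1$. Put $r(\sigma)=r_{m-1}$, and $r(\emptyset)=1$.

Think of $r_i$ as the budget left after step $i$. One may pay for a label, and one may also throw budget away.

**Example.** Let $x\in 2^{12}$. Then $\sigma=((\mathsf{null},\tfrac12),((2,x),\tfrac14))$ is a node, because $0+\frac12\le1$ and $\frac14+\frac14\le\frac12$. So is $\sigma^+=((\mathsf{null},1),((2,x),\tfrac34))$, because $0+1\le 1$ and $\frac14+\frac34\le1$. Both have the labels $\mathsf{null},(2,x)$, but the first has budget $\frac14$ left and the second $\frac34$.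

**The space $\mathcal X$.** Let $\mathcal X$ be the set of infinite sequences all of whose finite initial segments are nodes. It is closed in a countable power of a countable discrete space, hence Polish. Every node $\sigma$ has the incompatible extensions $\sigma^\frown(\mathsf{null},r(\sigma)/2)$ and $\sigma^\frown(\mathsf{null},r(\sigma)/3)$. So $\mathcal X$ is nonempty and has no isolated points, and the sets $N_\sigma=\{X\in\mathcal X:\sigma\subset X\}$ are nonempty and form a base of clopen sets.

**The map $\pi$.** Code a sequence of objects with numbers $n_0,n_1,\dots$ in a fixed computable numbering as $1^{n_0}01^{n_1}0\cdots$. For instance, numbers $2,0,1$ give $110010$. Extending a finite sequence extends its code. Let $\pi(X)\in2^\omega$ be the code of the sequence of labels of $X$, **forgetting the $r_i$**, and define $\pi(\sigma)$ in the same way for nodes. The map $\pi$ is continuous. In the example, $\pi(\sigma)=\pi(\sigma^+)$: the real does not see the budget.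

**Cost bound.** Adding the inequalities $\mathrm{cost}(a_i)\le r_{i-1}-r_i$, we see that for nodes $\sigma\subset\rho$
$$\text{the labels of }\rho\text{ beyond }\sigma\text{ have total cost}\le r(\sigma)-r(\rho)<r(\sigma). \tag{2}$$

**The class $T^A$.** For $A=\pi(X)$ let $T^A=\bigcup\{E(k,x):(k,x)\text{ is a label in }A\}$. The labels can be decoded from $A$, so this is a $\Sigma^0_1(A)$ class: the union of the cylinders $[\rho]$ with $\rho$ in some $A$-c.e. set of strings. By (2) with $\sigma=\emptyset$, its labels have total cost at most $1$, so $\lambda(T^A)<1$ by (1).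

**What the space is for.** We shall show that for comeager many $(X,Y)\in\mathcal X^2$ the reals $\pi(X),\pi(Y)$ have no least upper bound in the LR degrees. Two features matter. A label of cost $2^{-k}$ can be chosen in $2^{6k}$ ways. And since budgets are invisible to $\pi$, a budget that was thrown away can be restored without changing the real; this will let us keep an open set depending on $\pi(X)$ almost constant while still holding a definite amount of budget.

## 2. LR-reducibility and least upper bounds

For an oracle $A$, a Martin-Löf test relative to $A$ is a sequence of uniformly $\Sigma^0_1(A)$ classes $O_j$ with $\lambda(O_j)\le2^{-j}$. A real is *$A$-random* if it is in no intersection $\bigcap_jO_j$ of such a test.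

**Definition.** $A\le_{LR}B$ if every $B$-random real is $A$-random. This is a preorder. Put $A\equiv_{LR}B$ if $A\le_{LR}B$ and $B\le_{LR}A$; the equivalence classes, ordered by $\le_{LR}$, are the LR degrees.

For example, if $A\le_TB$, every test relative to $A$ is a test relative to $B$, so $A\le_{LR}B$.

We use two facts about randomness.

**Fact 1 (Kjos-Hanssen).** For all $A,B$: $A\le_{LR}B$ if and only if every $\Sigma^0_1(A)$ class of measure $<1$ is contained in some $\Sigma^0_1(B)$ class of measure $<1$.

**Fact 2 (universal oracle test).** For each rational $\varepsilon>0$ there is a uniformly $\Sigma^0_1$ class $Z\mapsto U^Z$ with $\lambda(U^Z)\le\varepsilon$ for all $Z$ that contains every non-$Z$-random real.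

We call a uniformly $\Sigma^0_1$ class $Z\mapsto U^Z$ that contains every non-$Z$-random real, for each $Z$, a *universal class*; each one comes with its measure bound.

Do any two LR degrees have a least upper bound? The question is posed as an open question in *The Journal of Symbolic Logic* (https://paperzz.com/doc/7681095/randomness--lowness-and-degrees-%C2%A71.-introduction.-one). Here are the easy cases.

* An upper bound always exists: $A,B\le_TA\oplus B$.
* If $A\le_{LR}B$, the least upper bound is the degree of $B$. In particular, if $B$ is computable, the least upper bound of $A$ and $B$ is the degree of $A$.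

The sensible candidate in general is $A\oplus B$. It fails for the following reason. The relation $A\oplus B\le_{LR}B$ ("$A$ is low-for-random relative to $B$") implies $A\le_{LR}B$ but differs from it. So there are $A,B$ with $A\le_{LR}B$ and $A\oplus B\not\le_{LR}B$. For such a pair the least upper bound is the degree of $B$, strictly below that of $A\oplus B$. Thus $\oplus$ does not define a join. But this does not answer the question, because in this very example a least upper bound exists.

The answer is no.

**Theorem 1.** For comeager many $(X,Y)\in\mathcal X^2$, the pair $\pi(X),\pi(Y)$ has no least upper bound in the LR degrees. In particular, there are reals $A,B$ whose LR degrees have no least upper bound in the LR degrees.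

**Theorem 2.** For every $Z\in2^\omega$ there is a perfect set $\mathcal P\subseteq2^\omega$ of reals computing $Z$ such that no finite subset of $\mathcal P$ with at least two elements has a least upper bound in the LR degrees. In particular, the elements of $\mathcal P$ are pairwise LR-incomparable, and for no LR degree $\mathbf z$ is the cone $\{\mathbf a:\mathbf a\ge\mathbf z\}$ an upper semilattice.

**Enumeration conventions.** $W_e^Z=\bigcup[\rho]$, over $\rho$ in the $e$-th $Z$-c.e. set of strings, is the $e$-th $\Sigma^0_1(Z)$ class. For a finite string $s$, $W_e^s$ is the clopen set given by the strings enumerated in at most $|s|$ steps by computations all of whose oracle queries are $<|s|$ and are answered by $s$; and $W_e^\emptyset=\emptyset$. So $W_e^s\subseteq W_e^{s'}$ for $s\subseteq s'$, and $W_e^Z=\bigcup_nW_e^{Z\restriction n}$. If $K$ is compact and $K\subseteq W_e^Z$, then $K\subseteq W_e^{Z\restriction n}$ for some $n$. For a universal class, $U^s$ is defined in the same way. If $p$ is a finite sequence of binary strings, $W_e^p$ means $W_e^s$ with $s$ the code of $p$, and $[p]$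 is the union of the $[\tau]$ with $\tau$ in $p$.

## 3. Upper bounds from covers of a universal class

To show that $D$ is not a least upper bound of $A,B$ we must produce an upper bound $C$ with $D\not\le_{LR}C$. So we need a flexible way of making $C$ an upper bound. It suffices that $C$ lists a cover of $U^A$ that is not of full measure.

**Lemma 1.** Let $U$ be a universal class. If $U^A\subseteq O$, where $O$ is a $\Sigma^0_1(C)$ class with $\lambda(O)<1$, then $A\le_{LR}C$.

*Proof.* Let $z$ be non-$A$-random; we show that $z$ is not $C$-random. Every tail of $z$ is non-$A$-random, since putting finitely many bits in front of an $A$-random real gives an $A$-random real. Hence every tail of $z$ lies in $U^A\subseteq O$.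

Write $O=[G]$, the union of the $[\gamma]$ with $\gamma\in G$, where $G$ is prefix-free and $C$-c.e. Since $z\in[G]$, we can write $z=\gamma_1z_1$ with $\gamma_1\in G$. The tail $z_1$ is in $[G]$ too, so $z_1=\gamma_2z_2$ with $\gamma_2\in G$, and so on. Hence $z\in[G^j]$ for every $j$, where $G^j$ is the set of concatenations of $j$ elements of $G$. The classes $[G^j]$ are uniformly $\Sigma^0_1(C)$. As $G^j$ is prefix-free, $\lambda[G^j]=\lambda(O)^j\le r^j$ for a rational $r<1$ with $\lambda(O)\le r$. A computable subsequence is therefore a test relative to $C$, and $z$ fails it. $\square$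

So if $C$ codes an infinite sequence of strings whose cylinders have union $O\supseteq U^A\cup U^B$ with $\lambda(O)<1$, then $C$ is an upper bound of $A$ and $B$. Beyond covering $U^A\cup U^B$, the list may contain other strings, as long as the excess measure stays bounded away from what is left. That is our freedom.

## 4. Freezing an open set while keeping budget

Later we shall vary $X$ inside some $N_{\sigma'}$ and must bound the change in $U^{\pi(X)}$. The first attempt is to choose $\sigma'\supseteq\sigma$ with $\lambda(U^{\pi(\sigma')})$ within $\varepsilon$ of its supremum over extensions of $\sigma$. Then $U^{\pi(X)}$ grows by at most $\varepsilon$ for $X\in N_{\sigma'}$. But nothing prevents $r(\sigma')$ from being far smaller than $\varepsilon$, and we shall need growth that is small even compared with a power of the remaining budget. The invisible budgets repair this.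

**Lemma 2 (freezing).** Let $s\mapsto V^s$ assign to each finite binary string a clopen set, with $V^s\subseteq V^{s'}$ for $s\subseteq s'$, and put $V^Y=\bigcup_nV^{Y\restriction n}$ for $Y\in2^\omega$. Let $\sigma$ be a node. For every sufficiently small rational $c>0$ there is a node $\sigma'\supseteq\sigma$ with $r(\sigma')=c$ and
$$\lambda\big(V^{\pi(X)}\setminus V^{\pi(\sigma')}\big)\le c^{2/3}\quad\text{for all }X\in N_{\sigma'}.$$

*Proof.* The plan is to pretend that only budget $c$ is left. If the open set can still grow by more than $c^{2/3}$, we let it grow, and then restore the budget; this has cost us less than $c$. This can happen fewer than about $c^{-2/3}$ times, so the whole process costs about $c^{1/3}$ at most.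

Let $m=\lceil c^{-2/3}\rceil$. Since $mc\le c^{1/3}+c\to0$ as $c\to0$, for small $c$ we have $mc\le r(\sigma)/2$ and $c<r(\sigma)/2$; assume this. Put $\tau_0=\sigma$. Suppose $i<m$ and $\tau_i\supseteq\sigma$ is a node with $r(\tau_i)\ge r(\sigma)-ic$. Then $r(\tau_i)\ge r(\sigma)-mc\ge r(\sigma)/2>c$, so $\sigma_i=\tau_i{}^\frown(\mathsf{null},c)$ is a node.

*Case 1: $\lambda(V^{\pi(\rho)})\le\lambda(V^{\pi(\sigma_i)})+c^{2/3}$ for all nodes $\rho\supseteq\sigma_i$.* Take $\sigma'=\sigma_i$. For $X\in N_{\sigma'}$, the set $V^{\pi(X)}$ is the increasing union of the $V^{\pi(\rho)}$ over $\rho\subset X$, so $\lambda(V^{\pi(X)})\le\lambda(V^{\pi(\sigma')})+c^{2/3}$. As $V^{\pi(\sigma')}\subseteq V^{\pi(X)}$, the lemma holds and we stop.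

*Case 2: otherwise.* Fix a node $\rho\supseteq\sigma_i$ with
$$\lambda(V^{\pi(\rho)})>\lambda(V^{\pi(\sigma_i)})+c^{2/3}\ge\lambda(V^{\pi(\tau_i)})+c^{2/3}.$$
The labels of $\rho$ beyond $\tau_i$ are one $\mathsf{null}$ and the labels beyond $\sigma_i$; by (2) their total cost is $<r(\sigma_i)=c$. Let $\tau_{i+1}$ extend $\tau_i$ and have the same labels as $\rho$, but beyond $\tau_i$ put $r_j=r_{j-1}-\mathrm{cost}(a_j)$, wasting nothing. All these $r_j$ exceed $r(\tau_i)-c>0$, so $\tau_{i+1}$ is a node. Since $\pi$ forgets budgets, $\pi(\tau_{i+1})=\pi(\rho)$. Hence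
$$\lambda(V^{\pi(\tau_{i+1})})>\lambda(V^{\pi(\tau_i)})+c^{2/3},\qquad r(\tau_{i+1})\ge r(\tau_i)-c\ge r(\sigma)-(i+1)c,$$
and we continue with $i+1$.

If Case 2 occurred for every $i<m$, then $\lambda(V^{\pi(\tau_m)})>mc^{2/3}\ge1$, which is impossible. $\square$

If $\pi$ recorded the $r_i$, the replacement of $\rho$ by $\tau_{i+1}$ would change the real, and Case 2 could not be repeated. The exponent $\frac23$ is one choice: the proof needs only an exponent $<1$, so that $mc\to0$, and Section 9 will need one $>\frac12$.

## 5. A class that records when labels are covered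

Suppose $A=\pi(X)$, $B=\pi(Y)$ and $A,B\le_{LR}D$. By Fact 1, $D$ enumerates covers of $T^A$ and of $T^B$, each of measure $<1$. We want to turn this into one $\Sigma^0_1(D)$ class that carries information about the *pair* of labels covered, and that still has measure $<1$.

One could try to attach an independent set of measure $2^{-k}$ to each pair $(x,y)$ such that $D$'s covers contain $E(k,x)$ and $E(k,y)$. This is too expensive for our bounds: if the covers have measure at most $q<1$, each side can contain up to about $2^k\ln\frac1{1-q}$ of the sets $E(k,\cdot)$ (see (4)). So the only bound we have on the total price at level $k$ is of order $2^{2k}2^{-k}$, which tends to infinity with $k$. Instead we record the *moments* at which sets get covered. A moment is a prefix $g$ of $D$.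

**Definition.** For indices $v_1,v_2$ and a real $D$, let $\Gamma_{v_1,v_2}(D)$ be the set of pairs $(k,g)$ such that $g\ne\emptyset$ is a prefix of $D$ and, for some $x\in2^{6k}$ and $t\in\{1,2\}$,
$$E(k,x)\subseteq W_{v_t}^g\quad\text{but}\quad E(k,x)\not\subseteq W_{v_t}^{g^-},$$
where $g^-$ is $g$ without its last bit. Put $R^D=\bigcup\{F(k,g):(k,g)\in\Gamma_{v_1,v_2}(D)\}$.

**Example.** Suppose that $01101$ is a prefix of $D$, that $E(1,x)$ is first contained in $W_{v_1}^g$ for $g=0110$, and that $E(1,y)$ is first contained in $W_{v_2}^g$ for $g=01101$. Then $(1,0110)$ and $(1,01101)$ are in $\Gamma_{v_1,v_2}(D)$. The shortest prefix by which both are covered is the longer of the two, $01101$; it is one of the recorded moments.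

**Lemma 3.** If $\lambda(W_{v_1}^D),\lambda(W_{v_2}^D)<1$, then $R^D$ is a $\Sigma^0_1(D)$ class and $\lambda(R^D)<1$.

*Proof.* Given a prefix $g$ of $D$ and $k$, there are finitely many $x\in2^{6k}$, and the sets $W_{v_t}^g$ are clopen and computable from $g$. So $D$ computes $\Gamma_{v_1,v_2}(D)$, and $R^D$ is $\Sigma^0_1(D)$.

For the measure, fix $t$. The union of all $E(k,x)\subseteq W_{v_t}^D$ has measure $<1$, so by (1) the sum of $2^{-k}$ over all $(k,x)$ with $E(k,x)\subseteq W_{v_t}^D$ is finite. Each triple $(k,x,t)$ contributes at most one pair $(k,g)$ to $\Gamma_{v_1,v_2}(D)$, because by monotonicity there is at most one prefix at which $E(k,x)$ becomes covered, and it contributes only if $E(k,x)\subseteq W_{v_t}^D$. Hence $\sum_{(k,g)\in\Gamma_{v_1,v_2}(D)}2^{-k}<\infty$, and $\lambda(R^D)<1$ by (1) for the sets $F(k,g)$. $\square$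

## 6. Building an upper bound that avoids $D$, and where this gets stuck

Now we try to build an upper bound $C$ of $A,B$ with $D\not\le_{LR}C$. By Fact 1 it is enough that no $\Sigma^0_1(C)$ class of measure $<1$ contains $R^D$. The real $C$ will code a list of strings covering $U^A\cup U^B$, as in Section 3. A condition is a finite part of the list, together with an allowance for future excess measure.

**Definition.** Let $U\subseteq2^\omega$ be open. $\mathbb P(U)$ is the set of pairs $(p,\delta)$, where $p$ is a finite sequence of binary strings and $\delta>0$ is rational, with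
$$(p',\delta')\le(p,\delta)\iff p'\supseteq p\ \text{ and }\ \lambda\big([p']\setminus([p]\cup U)\big)+\delta'\le\delta.$$
Here $p'\supseteq p$ means that the sequence $p'$ extends $p$.

**Example.** Appending a string $\rho$ with $[\rho]\subseteq U$ is free: $(p^\frown\rho,\delta)\le(p,\delta)$. If $[\rho]$ is disjoint from $[p]\cup U$ and $2^{-|\rho|}<\delta$, then appending $\rho$ costs $2^{-|\rho|}$: $(p^\frown\rho,\delta-2^{-|\rho|})\le(p,\delta)$.

For all $p\subseteq p'\subseteq p''$, splitting according to whether a point is in $[p']$ gives
$$[p'']\setminus([p]\cup U)\subseteq\big([p'']\setminus([p']\cup U)\big)\cup\big([p']\setminus([p]\cup U)\big). \tag{3}$$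
If $(p'',\delta'')\le(p',\delta')\le(p,\delta)$, taking measures in (3) gives $\lambda([p'']\setminus([p]\cup U))+\delta''\le\delta'+\lambda([p']\setminus([p]\cup U))\le\delta$. So the relation is transitive.

The next lemma says what we learn if the construction fails. It is stated for finitely many reals because Theorem 2 needs it in that form.

**Lemma 4.** Let $U^{(\cdot)}$ be a universal class, let $A_1,\dots,A_m$ be reals such that $U=\bigcup_{i\le m}U^{A_i}$ has $\lambda(U)\le\frac12$, and let $D$ represent their least upper bound in the LR degrees. Let $\Gamma$ be a set of pairs $(k,g)$ such that $R=\bigcup_{(k,g)\in\Gamma}F(k,g)$ is a $\Sigma^0_1(D)$ class with $\lambda(R)<1$. Then there are $e$, a rational $q\in(0,1)$ and $(p,\delta)\in\mathbb P(U)$ such that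

* (a) $\lambda(W_e^{p'})\le q$ for all $(p',\delta')\le(p,\delta)$;
* (b) for all $(k,g)\in\Gamma$ and all $(p',\delta')\le(p,\delta)$ there is $(p'',\delta'')\le(p',\delta')$ with $F(k,g)\subseteq W_e^{p''}$.

*Proof.* Suppose not: for all $e$, $q$, $(p,\delta)$, (a) or (b) fails. We build $C$.

**Step 1: the construction.** List all pairs $(e,q)$ with $q\in(0,1)$ rational as $(e_0,q_0),(e_1,q_1),\dots$, and all strings $\rho$ with $[\rho]\subseteq U$ as $\rho_0,\rho_1,\dots$. The second list is infinite, as $U$ is open and nonempty. Start with the condition $(\emptyset,\frac14)$. At stage $i$, let $(p,\delta)$ be the current condition.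

* If (a) fails for $(e_i,q_i)$ and $(p,\delta)$, pass to some $(p',\delta')\le(p,\delta)$ with $\lambda(W_{e_i}^{p'})>q_i$.
* Otherwise (b) fails. Pass to some $(p',\delta')\le(p,\delta)$ such that for some $(k,g)\in\Gamma$ no $(p'',\delta'')\le(p',\delta')$ has $F(k,g)\subseteq W_{e_i}^{p''}$.

Then append $\rho_i$, leaving $\delta'$ unchanged; this is allowed. Let $(p_0,\delta_0)=(\emptyset,\frac14)\ge(p_1,\delta_1)\ge\cdots$ be the conditions obtained, let $C$ code the infinite sequence of strings $\bigcup_sp_s$, and let $O=\bigcup_s[p_s]$, a $\Sigma^0_1(C)$ class.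

**Step 2: $C$ is an upper bound.** By construction $O\supseteq U$. Since $(p_s,\delta_s)\le(\emptyset,\frac14)$ and $[\emptyset]=\emptyset$ for the empty sequence, $\lambda([p_s]\setminus U)\le\frac14$. Hence $\lambda(O\setminus U)\le\frac14$ and $\lambda(O)\le\frac12+\frac14=\frac34$. By Lemma 1, $A_i\le_{LR}C$ for all $i$.

**Step 3: $D\not\le_{LR}C$.** Let $W_e^C$ have measure $<1$, and take a rational $q\in(0,1)$ with $q\ge\lambda(W_e^C)$. When $(e,q)$ was treated, we did not achieve $\lambda(W_e^{p'})>q$, since $W_e^{p'}\subseteq W_e^C$. So for some $(k,g)\in\Gamma$ no later $p_s$ has $F(k,g)\subseteq W_e^{p_s}$, as all later conditions are below the one chosen. Now $W_e^C$ is the increasing union of the open sets $W_e^{p_s}$, and $F(k,g)$ is compact, so $F(k,g)\not\subseteq W_e^C$, and $R\not\subseteq W_e^C$. Thus $R$ is a $\Sigma^0_1(D)$ class of measure $<1$ contained in no $\Sigma^0_1(C)$ class of measure $<1$, and $D\not\le_{LR}C$ by Fact 1.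

Since $D$ represents the least upper bound and $C$ is an upper bound, this is a contradiction. $\square$

**Why one pair is not enough.** For a single pair, (a) and (b) are not contradictory. If $A=B$, the least upper bound exists, $D=A$ represents it, and by Lemma 4 conditions (a) and (b) do hold for suitable parameters. So we must play several pairs against each other. The parameters $e,q,p,\delta$ are finite objects, so many pairs share them; and the strings $p'$ mention no oracle, so one $p'$ can be a legal extension for many pairs at once.

**Why varying one side is not enough.** Let $Y_0=((\mathsf{null},\frac12),(\mathsf{null},\frac14),\dots)$. Then $B_0=\pi(Y_0)$ is computable, so $\pi(X)$ and $B_0$ always have a least upper bound, the degree of $\pi(X)$. Hence no argument that fixes $B=B_0$ and varies only $X$ can reach a contradiction. One sees it in the numbers too. Take $n$ reals on one side, each with a label of cost $2^{-k}$, frozen with budget $c=2^{1-k}$. Lemma 2 bounds the growth of the union of the $n$ universal classes by $n\eta$ with $\eta=c^{2/3}$, so we want $n\eta\le\delta/4$.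 But then $n$ recorded sets have total measure at most $n2^{-k}\le n\eta\le\delta/4$ (as $c\le1$ gives $c^{2/3}\ge c\ge2^{-k}$), and this need not exceed $q$.

**The way out: a grid.** Take $n$ reals $A_x$ and $n$ reals $B_y$. The universal classes come from only $2n$ reals, but there are $n^2$ pairs, and each has its own $D_{xy}$. If the recorded moments give $n^2$ *different* sets $F(k,g_{xy})$, we need only $2n\eta\to0$ together with $n^22^{-k}\to\infty$. This is possible: take $n\approx2^{3k/5}$, as $\frac12<\frac35<\frac23$. It remains to make the moments different, to run the squeeze, and to make all $n^2$ pairs share the parameters.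

## 7. Distinct moments on a grid

A prefix $g$ does not determine the labels $x,y$ it was chosen for. But it determines them up to about $2^k$ possibilities, among $2^{6k}$. A random choice therefore gives no collisions.

**Lemma 5.** Let $v_1,v_2$ be indices, $q\in(0,1)$ rational, $k,n\ge1$, $H=2^k\ln\frac1{1-q}$, and suppose $n^4H2^{-6k}<1$. For all $x,y\in2^{6k}$ let $D_{xy}$ be a real with
$$E(k,x)\subseteq W_{v_1}^{D_{xy}},\quad E(k,y)\subseteq W_{v_2}^{D_{xy}},\quad\lambda(W_{v_1}^{D_{xy}}),\lambda(W_{v_2}^{D_{xy}})\le q.$$
Let $g_{xy}$ be the shortest prefix of $D_{xy}$ with $E(k,x)\subseteq W_{v_1}^{g_{xy}}$ and $E(k,y)\subseteq W_{v_2}^{g_{xy}}$. Then $g_{xy}$ exists and $(k,g_{xy})\in\Gamma_{v_1,v_2}(D_{xy})$. Moreover, there are $I,J\subseteq2^{6k}$ of size $n$ such that the $n^2$ strings $g_{xy}$, $(x,y)\in I\times J$, are pairwise distinct.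

*Proof.* **Step 1: $g_{xy}$ is recorded.** By compactness of $E(k,x)$ and $E(k,y)$ there is a prefix as required, so a shortest one exists. It is nonempty, as $W_{v_1}^\emptyset=\emptyset$. By minimality one of the two inclusions fails for $g_{xy}^-$. If the first fails, then $x$ and $t=1$ witness $(k,g_{xy})\in\Gamma_{v_1,v_2}(D_{xy})$; if the second fails, then $y$ and $t=2$ do.

**Step 2: a moment leaves few possibilities.** For $g=g_{xy}$ let $S_g=\{x':E(k,x')\subseteq W_{v_1}^g\}$ and $S'_g=\{y':E(k,y')\subseteq W_{v_2}^g\}$. Since $\lambda(W_{v_1}^g)\le\lambda(W_{v_1}^{D_{xy}})\le q$, independence gives $1-(1-2^{-k})^{|S_g|}\le q$, that is, $|S_g|\cdot(-\ln(1-2^{-k}))\le\ln\frac1{1-q}$. With $-\ln(1-u)\ge u$, and in the same way for $S'_g$,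
$$|S_g|\le H,\qquad|S'_g|\le H. \tag{4}$$
If $g_{xy}=g_{x'y'}=g$, then $x,x'\in S_g$ and $y,y'\in S'_g$.

**Step 3: random choice.** Choose $x_1,\dots,x_n,y_1,\dots,y_n\in2^{6k}$ independently and uniformly. Let $(i,j)\ne(i',j')$. If $i\ne i'$, then $g_{x_iy_j}=g_{x_{i'}y_{j'}}$ implies $x_{i'}\in S_{g_{x_iy_j}}$. As $x_{i'}$ is independent of $(x_i,y_j)$, which determines this set of size at most $H$, the probability is at most $H2^{-6k}$. If $i=i'$, then $j\ne j'$, and equality implies $y_{j'}\in S'_{g_{x_iy_j}}$, which again has probability at most $H2^{-6k}$. There are at most $n^4$ choices of $((i,j),(i',j'))$, so the probability that some two of the strings $g_{x_iy_j}$ agree is at most $n^4H2^{-6k}<1$. Fix an outcome with no agreement. Then the $x_i$ are distinct, since $x_i=x_{i'}$ with $i\ne i'$ would give $g_{x_iy_1}=g_{x_{i'}y_1}$. Likewise the $y_j$ are distinct. Let $I=\{x_1,\dots,x_n\}$ and $J=\{y_1,\dots,y_n\}$. $\square$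

## 8. One list of strings that serves the whole grid

We use (b) once for each pair of the grid, always extending the same list $p$. The list then codes a class $W_e^{p^*}$ that contains all $n^2$ recorded sets, although by (a) it has measure at most $q$. The point to check is that the list stays a legal extension of $(p,\delta)$ for every pair. For this we measure its excess against the union $U^*$ of all the open sets involved, and pay once for the difference.

**Lemma 6.** Let $e$ be an index, $q\in(0,1)$ rational, $p$ a finite sequence of strings, $\delta>0$ rational, $k\ge1$, and let $I,J$ be sets of size $n\ge1$. For $(x,y)\in I\times J$ let $g_{xy}$ be pairwise distinct strings and $U_{xy}$ open sets, let $U^*=\bigcup_{(x,y)\in I\times J}U_{xy}$, and suppose $\lambda(U^*\setminus U_{xy})\le\delta/4$ for all $(x,y)\in I\times J$. Suppose that for every $(x,y)\in I\times J$, in $\mathbb P(U_{xy})$: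

* (a) $\lambda(W_e^{p'})\le q$ for all $(p',\delta')\le(p,\delta)$;
* (b$'$) for all $(p',\delta')\le(p,\delta)$ there is $(p'',\delta'')\le(p',\delta')$ with $F(k,g_{xy})\subseteq W_e^{p''}$.

Then $1-(1-2^{-k})^{n^2}\le q$.

*Proof.* **Step 1: the invariant.** Number the pairs in $I\times J$ as $1,\dots,n^2$ and put $\delta_*=\delta/(4n^2)\le\delta/4$. We define $p=p_0\subseteq p_1\subseteq\dots\subseteq p_{n^2}$ with
$$\lambda\big([p_s]\setminus([p]\cup U^*)\big)\le s\,\delta_*. \tag{5}$$
For $s=0$ this is trivial.

**Step 2: the invariant makes $p_s$ legal for every pair.** A point of $[p_s]\setminus([p]\cup U_{xy})$ is either outside $U^*$ or in $U^*\setminus U_{xy}$. So (5) gives, for every $(x,y)\in I\times J$ and $s\le n^2$,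
$$\lambda\big([p_s]\setminus([p]\cup U_{xy})\big)\le s\delta_*+\lambda(U^*\setminus U_{xy})\le\tfrac\delta4+\tfrac\delta4=\tfrac\delta2.$$
Adding $\delta_*\le\delta/4$ we see that $(p_s,\delta_*)\le(p,\delta)$ in $\mathbb P(U_{xy})$.

**Step 3: one more pair.** Given $p_s$ with $s<n^2$, let $(x,y)$ be pair number $s+1$. By Step 2 and (b$'$) there is $(p_{s+1},\delta'')\le(p_s,\delta_*)$ in $\mathbb P(U_{xy})$ with $F(k,g_{xy})\subseteq W_e^{p_{s+1}}$. Then $\lambda([p_{s+1}]\setminus([p_s]\cup U_{xy}))\le\delta_*$. By (3) with $U^*$ in place of $U$, and since $U_{xy}\subseteq U^*$,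
$$\lambda\big([p_{s+1}]\setminus([p]\cup U^*)\big)\le\lambda\big([p_{s+1}]\setminus([p_s]\cup U_{xy})\big)+\lambda\big([p_s]\setminus([p]\cup U^*)\big)\le(s+1)\delta_*,$$
so (5) holds for $s+1$.

**Step 4: counting.** Let $p^*=p_{n^2}$. By Step 2, $(p^*,\delta_*)\le(p,\delta)$ in $\mathbb P(U_{xy})$ for any $(x,y)\in I\times J$, so $\lambda(W_e^{p^*})\le q$ by (a). By monotonicity $W_e^{p^*}$ contains all $F(k,g_{xy})$ with $(x,y)\in I\times J$. These are $n^2$ distinct, hence independent, sets of measure $2^{-k}$, so $\lambda(W_e^{p^*})\ge1-(1-2^{-k})^{n^2}$. $\square$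

## 9. Sharing the parameters by Baire category: proof of Theorem 1

Fix a universal class $U^{(\cdot)}$ with $\lambda(U^Z)\le\frac14$ for all $Z$.

**Step 1: countably many sets cover the bad pairs.** The step turns a least upper bound into finite parameters. For $\theta=(v_1,v_2,e,q,p,\delta)$, with $v_1,v_2,e$ indices, $q\in(0,1)$ and $\delta>0$ rational, and $p$ a finite sequence of strings, let $\mathcal S_\theta$ be the set of $(X,Y)\in\mathcal X^2$ such that, with $A=\pi(X)$ and $B=\pi(Y)$, there is $D\in2^\omega$ satisfying:

* $T^A\subseteq W_{v_1}^D$, $T^B\subseteq W_{v_2}^D$, and $\lambda(W_{v_1}^D),\lambda(W_{v_2}^D)\le q$;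
* (a) and (b) of Lemma 4 hold for $e,q,(p,\delta)$ in $\mathbb P(U^A\cup U^B)$ with $\Gamma=\Gamma_{v_1,v_2}(D)$.

Suppose $\pi(X),\pi(Y)$ have a least upper bound, represented by $D$. Since $A,B\le_{LR}D$, Fact 1 gives $v_1,v_2$ with $T^A\subseteq W_{v_1}^D$ and $T^B\subseteq W_{v_2}^D$, both of measure $<1$. By Lemma 3, $R^D$ is $\Sigma^0_1(D)$ of measure $<1$. As $\lambda(U^A\cup U^B)\le\frac12$, Lemma 4 gives $e,q,(p,\delta)$ with (a) and (b). Increasing $q$ preserves (a) and does not affect (b), so we may also assume $\lambda(W_{v_t}^D)\le q<1$ for $t=1,2$. Hence $(X,Y)\in\mathcal S_\theta$. There are countably many $\theta$, so it is enough to show that each $\mathcal S_\theta$ is meager. Suppose that $\mathcal S=\mathcal S_\theta$ is nonmeager.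

**Step 2: $\mathcal S$ is comeager in a box.** For this we need the Baire property. The condition on $(A,B,D)$ is arithmetical:

* By compactness, $T^A\subseteq W_{v_1}^D$ says that for every label $(k,x)$ in $A$ there is $j$ with $E(k,x)\subseteq W_{v_1}^{D\restriction j}$; similarly for $B$.
* $\lambda(W_{v_t}^D)\le q$ says that $\lambda(W_{v_t}^{D\restriction j})\le q$ for all $j$.
* With $U=U^A\cup U^B$, $\lambda([p']\setminus([p]\cup U))$ is the infimum over $j$ of the rationals $\lambda([p']\setminus([p]\cup U^{A\restriction j}\cup U^{B\restriction j}))$, which are computable from $A\oplus B$. So the order of $\mathbb P(U)$ is arithmetical in $A\oplus B$.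
* Membership in $\Gamma_{v_1,v_2}(D)$ is computable from $D$, and all other quantifiers in (a), (b) range over countable sets of finite objects.

Since $\pi$ is continuous, the condition on $(X,Y,D)$ is Borel. So $\mathcal S$ is the projection of a Borel set, that is, analytic. Analytic sets have the Baire property (Lusin–Sierpiński; Kechris, *Classical Descriptive Set Theory*, 21.6): $\mathcal S$ differs from an open set by a meager set. The open set is nonempty, as $\mathcal S$ is nonmeager. So $\mathcal S$ is comeager in $N_\sigma\times N_\tau$ for some nodes $\sigma,\tau$.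

**Step 3: the numbers.** For $k\ge1$ put
$$c=2^{1-k},\quad\eta=c^{2/3},\quad n=\lfloor2^{3k/5}\rfloor,\quad H=2^k\ln\tfrac1{1-q}.$$
Fix $k$ so large that Lemma 2, for $V^s=U^s$, applies to both $\sigma$ and $\tau$ with this $c$, and
$$2n\eta\le\delta/4,\qquad n^4H\,2^{-6k}<1,\qquad1-(1-2^{-k})^{n^2}>q. \tag{6}$$
This is possible: $n\eta=O(2^{(3/5-2/3)k})\to0$; $n^4H2^{-6k}=O(2^{(12/5+1-6)k})\to0$; and $(1-2^{-k})^{n^2}\le e^{-n^22^{-k}}\to0$, because $n^22^{-k}\to\infty$.

**Step 4: choosing the grid.** The aim is to find reals, one for each label, all of whose pairs lie in $\mathcal S$. Lemma 2 gives $\sigma'\supseteq\sigma$ and $\tau'\supseteq\tau$ with $r(\sigma')=r(\tau')=2^{1-k}$ and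
$$\lambda(U^{\pi(X)}\setminus U^{\pi(\sigma')})\le\eta\ \ (X\in N_{\sigma'}),\qquad\lambda(U^{\pi(Y)}\setminus U^{\pi(\tau')})\le\eta\ \ (Y\in N_{\tau'}). \tag{7}$$
For $x,y\in2^{6k}$ let $\sigma_x=\sigma'{}^\frown((k,x),2^{-k})$ and $\tau_y=\tau'{}^\frown((k,y),2^{-k})$. These are nodes, as $2^{-k}+2^{-k}=2^{1-k}$: the budget that freezing left us pays exactly for this label.

Consider the Polish space $\prod_xN_{\sigma_x}\times\prod_yN_{\tau_y}$, with finitely many factors. Fix $(x,y)$. The set $\mathcal S$ is comeager in the open subset $N_{\sigma_x}\times N_{\tau_y}$ of $N_\sigma\times N_\tau$. The projection to $N_{\sigma_x}\times N_{\tau_y}$ is continuous and open, so preimages of dense open sets are dense open, and preimages of comeager sets are comeager. Thus the tuples with $(X_x,Y_y)\in\mathcal S$ form a comeager set. Intersecting over the finitely many $(x,y)$ and using the Baire category theorem, we may fix $X_x\in N_{\sigma_x}$ and $Y_y\in N_{\tau_y}$ with $(X_x,Y_y)\in\mathcal S$ for **all** $x,y\in2^{6k}$. Put $A_x=\pi(X_x)$ and $B_y=\pi(Y_y)$, and fix $D_{xy}$ witnessing $(X_x,Y_y)\in\mathcal S$.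

**Step 5: distinct moments.** Since $(k,x)$ is a label in $A_x$ and $(k,y)$ is a label in $B_y$, we have $E(k,x)\subseteq T^{A_x}\subseteq W_{v_1}^{D_{xy}}$ and $E(k,y)\subseteq T^{B_y}\subseteq W_{v_2}^{D_{xy}}$, and both covers have measure $\le q$. By (6), Lemma 5 applies. It gives $I,J\subseteq2^{6k}$ of size $n$ with pairwise distinct $g_{xy}$, $(x,y)\in I\times J$, and $(k,g_{xy})\in\Gamma_{v_1,v_2}(D_{xy})$.

**Step 6: the squeeze.** To apply Lemma 6, let $U_{xy}=U^{A_x}\cup U^{B_y}$, $U_0=U^{\pi(\sigma')}\cup U^{\pi(\tau')}$ and $U^*=\bigcup_{(x,y)\in I\times J}U_{xy}$. Then $U_0\subseteq U_{xy}$ for all $x,y$, since $\pi(\sigma')$ and $\pi(\tau')$ are prefixes of $A_x$ and $B_y$. And $U^*$ is the union of only $2n$ sets, $U^{A_x}$ for $x\in I$ and $U^{B_y}$ for $y\in J$. By (7) and (6),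
$$\lambda(U^*\setminus U_{xy})\le\lambda(U^*\setminus U_0)\le2n\eta\le\delta/4.$$
Conditions (a) and (b) for $(A_x,B_y,D_{xy})$ hold in $\mathbb P(U_{xy})$ with the common $e,q,p,\delta$, and (b) applied to $(k,g_{xy})\in\Gamma_{v_1,v_2}(D_{xy})$ is (b$'$). Lemma 6 gives $1-(1-2^{-k})^{n^2}\le q$, contradicting (6).

Hence every $\mathcal S_\theta$ is meager, and so is the set of $(X,Y)\in\mathcal X^2$ for which $\pi(X),\pi(Y)$ have a least upper bound. Since $\mathcal X^2$ is a nonempty Polish space, the complement is nonempty, and Theorem 1 follows. $\blacksquare$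

## 10. Perfect sets above a given real: proof of Theorem 2

Fix $Z\in2^\omega$. For each $m\ge2$ let $\mathcal R_m$ be the set of $(X_1,\dots,X_m)\in\mathcal X^m$ such that the reals $Z\oplus\pi(X_1),\dots,Z\oplus\pi(X_m)$ have no least upper bound in the LR degrees. We show first that $\mathcal R_m$ contains a comeager set. The grid is built in the first two coordinates, and the others are kept fixed. Then a theorem of Mycielski yields the perfect set.

Fix $m\ge2$.

**Step 1: the universal class.** It must leave room for $m$ reals. Take a universal class with $\lambda(U^Y)\le2^{-m-2}$ for all $Y$. For $\vec X=(X_1,\dots,X_m)$ put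
$$A_i=Z\oplus\pi(X_i),\qquad U(\vec X)=\bigcup_{i\le m}U^{A_i},\qquad\lambda(U(\vec X))\le m2^{-m-2}\le\tfrac14.$$
For a finite string $s$ let $V^s$ be what $U^{Z\oplus\,\cdot}$ enumerates in at most $|s|$ steps, when all queries to the first half of the oracle are answered by $Z$, and only queries to the second half that are answered by $s$ are allowed. This set is clopen and monotone in $s$, and $\bigcup_nV^{Y\restriction n}=U^{Z\oplus Y}$. So Lemma 2 applies to $V$.

**Step 2: parameters.** For $\theta=(v_1,v_2,e,q,p,\delta)$ as before, let $\mathcal S_\theta\subseteq\mathcal X^m$ be the set of $\vec X$ for which there is $D$ with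
$$T^{\pi(X_1)}\subseteq W_{v_1}^D,\quad T^{\pi(X_2)}\subseteq W_{v_2}^D,\quad\lambda(W_{v_1}^D),\lambda(W_{v_2}^D)\le q,$$
and (a), (b) of Lemma 4 for $e,q,(p,\delta)$ in $\mathbb P(U(\vec X))$ with $\Gamma=\Gamma_{v_1,v_2}(D)$.

If $A_1,\dots,A_m$ have a least upper bound, represented by $D$, then $\vec X\in\mathcal S_\theta$ for some $\theta$. Indeed $T^{\pi(X_i)}$ is a $\Sigma^0_1(A_i)$ class of measure $<1$, so $A_1,A_2\le_{LR}D$ and Fact 1 give $v_1,v_2$; Lemma 3 shows that $R^D$ is $\Sigma^0_1(D)$ of measure $<1$; Lemma 4 applies to $A_1,\dots,A_m$ because $\lambda(U(\vec X))\le\frac14\le\frac12$; and $q$ may be increased. So it suffices to show that each $\mathcal S_\theta$ is meager. Suppose $\mathcal S=\mathcal S_\theta$ is nonmeager.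

**Step 3: a box and a grid.** As in Step 2 of Section 9, the condition on $(\vec X,D)$ is arithmetical in $Z$, the $\pi(X_i)$ and $D$: the quantity $\lambda([p']\setminus([p]\cup U(\vec X)))$ is the infimum of a sequence of rationals computable from $A_1\oplus\dots\oplus A_m$, and the other clauses are as there. So the condition is Borel, $\mathcal S$ is analytic, and $\mathcal S$ is comeager in some $N_\sigma\times N_\tau\times N_{\sigma_3}\times\dots\times N_{\sigma_m}$.

Choose $c,\eta,n,H$ and $k$ as in Step 3 of Section 9, with Lemma 2 used for $V$. We get $\sigma'\supseteq\sigma$ and $\tau'\supseteq\tau$ with $r(\sigma')=r(\tau')=2^{1-k}$ and, for $X\in N_{\sigma'}$ and $Y\in N_{\tau'}$,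
$$\lambda(U^{Z\oplus\pi(X)}\setminus V^{\pi(\sigma')})\le\eta,\qquad\lambda(U^{Z\oplus\pi(Y)}\setminus V^{\pi(\tau')})\le\eta. \tag{8}$$
Define the nodes $\sigma_x=\sigma'{}^\frown((k,x),2^{-k})$ and $\tau_y=\tau'{}^\frown((k,y),2^{-k})$ for $x,y\in2^{6k}$. In the Polish space $\prod_xN_{\sigma_x}\times\prod_yN_{\tau_y}\times\prod_{3\le i\le m}N_{\sigma_i}$, for each $(x,y)$ the tuples with $(X_x,Y_y,X_3,\dots,X_m)\in\mathcal S$ form a comeager set, being the preimage of a comeager set under the open continuous projection to $N_{\sigma_x}\times N_{\tau_y}\times\prod_{3\le i\le m}N_{\sigma_i}$. By the Baire category theorem, fix one tuple that works for all $x,y\in2^{6k}$. Put $A_x=Z\oplus\pi(X_x)$, $B_y=Z\oplus\pi(Y_y)$ and $A_i=Z\oplus\pi(X_i)$ for $3\le i\le m$, and let $D_{xy}$ witness $(X_x,Y_y,X_3,\dots,X_m)\in\mathcal S$.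

**Step 4: the contradiction.** We have $E(k,x)\subseteq T^{\pi(X_x)}\subseteq W_{v_1}^{D_{xy}}$ and $E(k,y)\subseteq T^{\pi(Y_y)}\subseteq W_{v_2}^{D_{xy}}$, with covers of measure $\le q$. So Lemma 5 gives $I,J$ of size $n$, pairwise distinct $g_{xy}$ for $(x,y)\in I\times J$, and $(k,g_{xy})\in\Gamma_{v_1,v_2}(D_{xy})$. Put
$$G=\bigcup_{3\le i\le m}U^{A_i},\qquad U_{xy}=U^{A_x}\cup U^{B_y}\cup G,\qquad U_0=V^{\pi(\sigma')}\cup V^{\pi(\tau')}\cup G,$$
and $U^*=\bigcup_{(x,y)\in I\times J}U_{xy}$. Then $U_{xy}=U(X_x,Y_y,X_3,\dots,X_m)$ and $U_0\subseteq U_{xy}$. Since $G$ is common to all, $U^*\setminus U_0$ is covered by the $2n$ sets $U^{A_x}\setminus V^{\pi(\sigma')}$ ($x\in I$) and $U^{B_y}\setminus V^{\pi(\tau')}$ ($y\in J$). By (8), $\lambda(U^*\setminus U_{xy})\le\lambda(U^*\setminus U_0)\le2n\eta\le\delta/4$. As (a) and (b) hold in $\mathbb P(U_{xy})$ with the common $e,q,p,\delta$, Lemma 6 gives $1-(1-2^{-k})^{n^2}\le q$, contrary to (6). So each $\mathcal S_\theta$ is meager, and $\mathcal R_m$ contains a comeager set.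

**Step 5: the perfect set.** The space $\mathcal X$ is nonempty, Polish and without isolated points, and $\mathcal R_m\subseteq\mathcal X^m$ contains a comeager set for every $m\ge2$. Mycielski's theorem (Kechris, 19.1) gives a Cantor set $P\subseteq\mathcal X$ such that, for every $m\ge2$, every $m$-tuple of distinct elements of $P$ lies in $\mathcal R_m$. Let
$$\mathcal P=\{Z\oplus\pi(X):X\in P\}.$$
All its elements compute $Z$. If $X\ne X'$ are in $P$, then $Z\oplus\pi(X)$ and $Z\oplus\pi(X')$ have no least upper bound. In particular they are LR-incomparable, since comparable degrees have a least upper bound, and hence they are distinct. So $X\mapsto Z\oplus\pi(X)$ is continuous and injective on the compact set $P$. It is therefore a homeomorphism onto $\mathcal P$, and $\mathcal P$ is a perfect set. A finite subset of $\mathcal P$ with $m\ge2$ elements comes from $m$ distinct elements of $P$, so it has no least upper bound.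

**Step 6: cones.** Let $\mathbf z$ be an LR degree, let $Z$ represent it, and take $\mathcal P$ for this $Z$. Every $A\in\mathcal P$ satisfies $Z\le_TA$, so $Z\le_{LR}A$, and $\mathcal P$ represents degrees in the cone above $\mathbf z$. Any upper bound of two elements of $\mathcal P$ is in this cone as well. So a least upper bound of two such degrees computed inside the cone would be a least upper bound among all LR degrees. For two distinct elements of $\mathcal P$ there is none. Hence the cone above $\mathbf z$ is not an upper semilattice. $\blacksquare$
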